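\title{Maximum cuts and maximum bisections of random regular graphs}

\begin{abstract}
For every fixed $d\ge 1$, the expected maximum cut and the expected maximum bisection of a uniformly random $d$-regular graph on $n$ vertices, divided by $n$, converge to the same limit. More generally, among colorings with $r$ colors and prescribed class densities $\alpha$, the expected largest number of bichromatic edges is $f(\alpha)n+o(n)$ for a concave symmetric function $f$, which is therefore maximized at equal densities. The proof interpolates, one edge at a time, between the random graph and a disjoint union of two smaller random graphs, with the colorings restricted to a product set. For two colors, the interval on which $f(t,1-t)=dt$ ends at the limit of the independence ratio.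
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{Cuts and bisections}

Let $G$ be a graph on $[n]=\{1,\dots,n\}$. For $S\subset[n]$ let $\operatorname{cut}_G(S)$ be the number of edges with exactly one endpoint in $S$, and put
\[
\operatorname{MaxCut}(G)=\max_{S\subset[n]}\operatorname{cut}_G(S),\qquad
\operatorname{MaxBis}(G)=\max_{S\subset[n],\ |S|=n/2}\operatorname{cut}_G(S),
\]
the latter for even $n$. Always $\operatorname{MaxBis}(G)\le\operatorname{MaxCut}(G)$. For $n>d\ge1$ with $nd$ even, let $G_{n,d}$ be a uniformly random simple $d$-regular graph on $[n]$. The degree $d$ is fixed throughout and $n\to\infty$. The following conjecture is posed in \cite{post}.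

\begin{quote}
\emph{For every $d\ge3$, as $n\to\infty$ along even integers,}
\[
\tfrac1n\,\mathbb{E}\operatorname{MaxCut}(G_{n,d})=\tfrac1n\,\mathbb{E}\operatorname{MaxBis}(G_{n,d})+o(1).
\]
\end{quote}

For a $d$-regular graph both quantities lie between $dn/4$ and $dn/2$: there are $dn/2$ edges, and a uniformly random bisection separates the endpoints of a given edge with probability $\frac{n}{2(n-1)}>\frac12$. So the conjecture says that insisting on balance costs nothing to first order. For general graphs it does cost: a star on $n$ vertices has maximum cut $n-1$ and maximum bisection $n/2$. For regular graphs of degree $1$ or $2$ it costs nothing at all. If $d=1$, take one endpoint of each edge. If $d=2$, the graph is a union of cycles. Each cycle has an even number of cut edges, so an odd cycle loses at least one edge. Alternating along each cycle cuts all edges of an even cycle, with equal sides, and all but one edge of an odd cycle, with sides differing by one vertex. For even $n$ the number of odd cycles is even, and giving the extra vertex to $S$ on half of them produces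 a bisection that is a maximum cut.

For $d\ge3$ degree counting gives little. From $dn/4\le\operatorname{cut}_G(S)\le d\min(|S|,n-|S|)$ a maximum cut has at least $n/4$ vertices on each side, and moving a vertex across may lose $d$ edges, so repairing an unbalanced maximum cut vertex by vertex could cost order $n$. Still, one would guess that the conjecture holds. By symmetry each pair of vertices is an edge of $G_{n,d}$ with probability $d/(n-1)$, so a fixed set $S$ has expected cut $d|S|(n-|S|)/(n-1)$; this number and the number $\binom{n}{|S|}$ of candidates are both largest at $|S|=n/2$. But this describes typical sets, and the question is about optimal ones. For large $d$, Dembo, Montanari and Sen \cite{DMS} showed that $\frac1n\mathbb{E}\operatorname{MaxCut}(G_{n,d})$ and $\frac1n\mathbb{E}\operatorname{MaxBis}(G_{n,d})$ both equal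
\[
\frac d4+P_\ast\sqrt{\frac d4}+o_d(\sqrt d)+o(1),
\]
where $P_\ast\approx0.76$ is the Parisi constant and $o_d(\cdot)$ refers to $d\to\infty$. The term $o_d(\sqrt d)$ leaves room for a gap of order $n$ at any fixed $d$.

\subsection{Results}

\begin{theorem}\label{thm:main}
For every fixed $d\ge1$, as $n\to\infty$ along even integers, $\frac1n\mathbb{E}\operatorname{MaxCut}(G_{n,d})$ and $\frac1n\mathbb{E}\operatorname{MaxBis}(G_{n,d})$ converge to the same limit. In particular they differ by $o(1)$.
\end{theorem}

We obtain this by studying the best cut for every prescribed size of $S$ at once, and the argument does not depend on the number of sides. Fix $r\ge2$. For a coloring $\sigma:[n]\to[r]$ let $\operatorname{cut}_G(\sigma)$ be the number of edges whose endpoints have different colors; for $r=2$ this is $\operatorname{cut}_G(S)$ with $S=\sigma^{-1}(1)$. For a nonempty set $\Omega$ of colorings let $M_\Omega(G)=\max_{\sigma\in\Omega}\operatorname{cut}_G(\sigma)$. Put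
\[
\Delta=\Big\{\alpha\in\mathbb{R}_{\ge0}^r:\sum_i\alpha_i=1\Big\},\qquad
K_n=\Big\{k\in\mathbb{Z}_{\ge0}^r:\sum_ik_i=n\Big\},
\]
and for $k\in K_n$ let $\Omega_n(k)$ be the set of colorings with $|\sigma^{-1}(i)|=k_i$ for all $i$. A coloring is \emph{balanced} if every class has size $\lfloor n/r\rfloor$ or $\lceil n/r\rceil$. Let $I(G)$ be the independence number of $G$, the largest size of a set of vertices spanning no edge.

\begin{theorem}\label{thm:strong}
Fix $d\ge1$ and $r\ge2$, and let $n\to\infty$ with $nd$ even.
\begin{enumerate}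
\item[(a)] There is a concave Lipschitz function $f=f_{d,r}:\Delta\to[0,d/2]$, invariant under permutations of the coordinates, such that
\[
\max_{k\in K_n}\Big|\tfrac1n\,\mathbb{E}M_{\Omega_n(k)}(G_{n,d})-f(k/n)\Big|\to0 .
\]
Moreover $\frac1n\mathbb{E}\max_\sigma\operatorname{cut}_{G_{n,d}}(\sigma)\to\max_\Delta f=f(\frac1r,\dots,\frac1r)$. Thus the expected maximum cut over all colorings and over balanced colorings agree up to $o(n)$.
\item[(b)] For every $\varepsilon>0$ there are $c>0$ and $n_0$ such that, for all even $n\ge n_0$,
\[
\mathbb{P}\big(\operatorname{MaxCut}(G_{n,d})-\operatorname{MaxBis}(G_{n,d})\ge\varepsilon n\big)\le e^{-cn}.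
\]
\item[(c)] Let $\varphi(t)=f_{d,2}(t,1-t)$ for $t\in[0,1]$. Then $\varphi$ is concave, $\varphi(t)=\varphi(1-t)$, and $\varphi$ is nondecreasing on $[0,\frac12]$. Also $\varphi(t)\le dt$, with equality exactly on an interval $[0,i_d]$, and $I(G_{n,d})/n\to i_d$ in probability and in expectation.
\end{enumerate}
\end{theorem}

For $d=1$ one endpoint from each of $k\le n/2$ edges gives a cut of size $k$, so $\varphi(t)=\min(t,1-t)$ and $i_1=\frac12$. In general $\frac1{d+1}\le i_d\le\frac12$. The lower bound holds because repeatedly choosing a vertex and deleting it with its neighbors gives $I(G)\ge n/(d+1)$; the upper bound holds because $\varphi(t)=\varphi(1-t)\le d(1-t)<dt$ for $t>\frac12$. So $\varphi$ is linear on an interval of positive length and is not strictly concave. Theorem~\ref{thm:strong} does not assert that $\frac12$ is the only maximizer of $\varphi$.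

Below, $C$ denotes a constant depending only on $d$ and $r$, which may change from line to line.

\section{Two halves with opposite imbalance}\label{sec:idea}

For $d=2$ the imbalance disappeared because the graph had separate pieces whose colors could be swapped independently. The plan is to manufacture such pieces by comparing the random graph with a disjoint union of two smaller ones. The comparison is an interpolation in the combinatorial style of Bayati, Gamarnik and Tetali \cite{BGT}, run over a restricted set of colorings. In this section $r=2$, and the discussion only serves as a guide to the proof.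

Let $V=V_1\sqcup V_2$ with $|V_1|=|V_2|=n$, let $k\le n/2$, and let $\Omega$ be the set of colorings with exactly $k$ vertices of color $1$ in $V_1$ and exactly $k$ vertices of color $2$ in $V_2$. Every $\sigma\in\Omega$ is a bisection of $V$. If $H$ is the disjoint union of independent copies of $G_{n,d}$ on $V_1$ and $V_2$, then $M_\Omega(H)$ is a sum of two independent copies of $\max_{|S|=k}\operatorname{cut}_{G_{n,d}}(S)$. Suppose that, uniformly in $k$,
\begin{equation}\label{eq:goal}
\mathbb{E}M_\Omega(G_{2n,d})\ \ge\ \mathbb{E}M_\Omega(H)-o(n).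
\end{equation}
Then $\mathbb{E}\operatorname{MaxBis}(G_{2n,d})\ge2\,\mathbb{E}\max_{|S|=k}\operatorname{cut}_{G_{n,d}}(S)-o(n)$ for every $k$. By concentration, the best $k$ makes the right side $2\,\mathbb{E}\operatorname{MaxCut}(G_{n,d})-o(n)$, and the conjecture follows once $\frac1n\mathbb{E}\operatorname{MaxCut}(G_{n,d})$ is known to converge.

\begin{example}\label{ex:matching}
Let $d=1$ and $n$ even. Then $M_\Omega(H)=2k$. We check that $M_\Omega(G)\ge2k$ for every perfect matching $G$ of $V$. Such a matching has $a$ edges inside $V_1$, $b=n-2a$ edges across, and $a$ edges inside $V_2$. Call a vertex \emph{rare} if it has color $1$ in $V_1$ or color $2$ in $V_2$, so that $\Omega$ asks for $k$ rare vertices on each side. An inner edge is cut when exactly one endpoint is rare; a cross edge is cut when both endpoints are rare or neither is. If $k\le a$, make one endpoint rare on $k$ inner edges of each side: this cuts $2k+b$ edges. If $k>a$, make one endpoint rare on every inner edge and both endpoints rare on $k-a\le n/2-a\le b$ cross edges: this cuts all $n\ge2k$ edges. Cross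 edges help, and the more so the more the two sides differ.
\end{example}

For larger $d$ the optimum cannot be found by hand, but the gain from a single new edge can. Give each vertex $d$ half-edges and build the graph by joining free half-edges in pairs. Suppose that the graph built so far has a unique optimal coloring $\sigma\in\Omega$. A new edge raises $M_\Omega$ by one if $\sigma$ cuts it and leaves $M_\Omega$ unchanged otherwise, since every other coloring is at least one edge behind. Let $V_i$ have $\ell_i$ free half-edges, a fraction $p_i$ of them at vertices of color $1$. A random cross edge is cut with probability $p_1(1-p_2)+p_2(1-p_1)$, and a random edge inside $V_i$ with probability $2p_i(1-p_i)\frac{\ell_i}{\ell_i-1}$. Since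
\begin{equation}\label{eq:square}
p_1(1-p_2)+p_2(1-p_1)-\tfrac12\big[2p_1(1-p_1)+2p_2(1-p_2)\big]=(p_1-p_2)^2\ge0,
\end{equation}
a cross edge gains at least as much as an inner edge on a side chosen by a fair coin, up to the factors $\frac{\ell_i}{\ell_i-1}$. Replacing the cross edges of $G_{2n,d}$ one by one by such inner edges leads to $H$ and should give \eqref{eq:goal}.

Four points need care.
\begin{itemize}
\item The optimal coloring need not be unique. The two color classes in \eqref{eq:square} are replaced by the classes of vertices that agree in all optimal colorings (Section~\ref{sec:step}).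
\item The factors $\frac{\ell_i}{\ell_i-1}$ matter when few half-edges are free. If $\ell_1=\ell_2=2$ and $p_1=p_2=\frac12$, an inner edge is cut with probability $1$ and a cross edge with probability $\frac12$. We keep a reserve of free half-edges.
\item A cross edge uses one half-edge on each side and an inner edge uses two on one side, so each replacement moves the numbers of free half-edges by $\pm1$. They perform a random walk, which must be stopped before it exhausts the reserve (Section~\ref{sec:super}).
\item The reserve needs both parts to be of order $n$, so superadditivity is available only for comparable parts, and the limit must be extracted from that (Section~\ref{sec:profile}).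
\end{itemize}

\section{Pairings}\label{sec:pairings}

The interpolation passes through incomplete graphs and through vertex sets on which the number of half-edges is odd. Both are covered by the following model. For a finite set $V$ let $W=V\times[d]$ be its set of \emph{half-edges}. A \emph{pairing} $P$ is a set of disjoint two-element subsets of $W$, called pairs; half-edges in no pair are \emph{free}. A pair $\{(u,s),(v,t)\}$ has endpoints $u,v$, and $u=v$ is allowed. The pairing is \emph{maximal} if at most one half-edge is free, that is, if it has $\lfloor|W|/2\rfloor$ pairs. For $\sigma\in[r]^V$ let $\operatorname{cut}_P(\sigma)$ be the number of pairs whose endpoints have different colors. For nonempty $\Omega\subset[r]^V$ let $M_\Omega(P)=\max_{\sigma\in\Omega}\operatorname{cut}_P(\sigma)$, and call $\sigma\in\Omega$ \emph{optimal} if it attains this maximum. Let $\mathbf{P}_V$ be a uniformly random maximal pairing, $\mathbf{P}_n=\mathbf{P}_{[n]}$, and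
\[
F(\Omega)=\mathbb{E}M_\Omega(\mathbf{P}_V),\qquad g_n(k)=F(\Omega_n(k))\in[0,dn/2]\quad(k\in K_n).
\]
We use the notation $\Omega_n(k)$ on any vertex set of size $n$; the value $g_n(k)$ does not depend on the names of the vertices.

\begin{lemma}[adding a pair]\label{lem:add}
Add to $P$ a pair of free half-edges with endpoints $u,v$. Then $M_\Omega$ increases by $1$ if some optimal $\sigma$ for $P$ has $\sigma(u)\ne\sigma(v)$, and does not change otherwise.
\end{lemma}

\begin{proof}
Each $\operatorname{cut}_P(\sigma)$ increases by $1$ if $\sigma(u)\neq\sigma(v)$ and by $0$ otherwise. Cuts are integers, so a coloring that is not optimal starts from at most $M_\Omega(P)-1$ and cannot exceed $M_\Omega(P)$.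
\end{proof}

\begin{lemma}[recoloring]\label{lem:recolor}
For $k,k'\in K_n$ we have $|g_n(k)-g_n(k')|\le\frac d2\|k-k'\|_1$.
\end{lemma}

\begin{proof}
Since $k$ and $k'$ have the same sum, $\sum_i(k_i-k_i')_+=\sum_i(k_i'-k_i)_+=\frac12\|k-k'\|_1$. Recoloring this many vertices, from classes in excess to classes in deficit, turns an optimal coloring in $\Omega_n(k)$ into a coloring in $\Omega_n(k')$, and each recolored vertex affects at most $d$ pairs. Exchange $k$ and $k'$ for the other inequality, and take expectations.
\end{proof}

We recall the Azuma--Hoeffding inequality. Let $Y_0,\dots,Y_m$ be a martingale such that, given the past up to time $j-1$, the increment $Y_j-Y_{j-1}$ lies in an interval of length at most $c_j$, with $c_j$ deterministic. Then $\mathbb{P}(|Y_m-Y_0|\ge t)\le2\exp(-2t^2/\sum_jc_j^2)$ for $t\ge0$.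

\begin{lemma}[concentration]\label{lem:conc}
Let $|V|=n$, $N=dn$, and let $N'$ be the even number in $\{N,N+1\}$. For every nonempty $\Omega\subset[r]^V$ the variable $X=M_\Omega(\mathbf{P}_V)$ satisfies
\[
\mathbb{P}(|X-\mathbb{E}X|\ge t)\le2e^{-t^2/N'}\quad(t\ge0),\qquad \mathbb{E}|X-\mathbb{E}X|\le\sqrt{\pi N'}\le2\sqrt{N+1}.
\]
\end{lemma}

\begin{proof}
If $N$ is odd, add a dummy element and match it to the free half-edge; its pair is never counted in a cut. Then $\mathbf{P}_V$ becomes a uniform perfect matching of a set of size $N'$. A \emph{switching} replaces two pairs $\{w,v\},\{v',z\}$ by $\{w,v'\},\{v,z\}$. It removes at most two counted pairs and adds at most two, so it changes every $\operatorname{cut}(\sigma)$, and hence $X$, by at most $2$.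

Order the $N'$ elements and expose the matching in $N'/2$ steps, each time revealing the partner of the least unmatched element $w$. Let $Y_j$ be the conditional expectation of $X$ after $j$ steps. Given the history, let $v\ne v'$ be two candidate partners of $w$. In a completion containing $\{w,v\}$, let $z$ be the partner of $v'$; the switching above gives a completion containing $\{w,v'\}$, and this map is a bijection, its inverse being of the same form. So the conditional expectations of $X$ given the two choices differ by at most $2$, and each increment lies in an interval of length at most $2$. Azuma--Hoeffding gives the bound $2\exp(-2t^2/(4\cdot N'/2))=2e^{-t^2/N'}$. Finally $\int_0^\infty2e^{-t^2/N'}\,dt=\sqrt{\pi N'}$.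
\end{proof}

Concentration also lets us return to simple graphs at the end. Let $nd$ be even, read each pair of $\mathbf{P}_n$ as an edge between its endpoints, and let $\mathcal{S}$ be the event that the resulting $d$-regular multigraph has no loop and no multiple edge. A simple $d$-regular graph arises from exactly $(d!)^n$ pairings, one for each way of assigning at every vertex the $d$ half-edges to the $d$ incident edges. So conditionally on $\mathcal{S}$ the graph has the law of $G_{n,d}$. Moreover $\mathbb{P}(\mathcal{S})\to e^{-(d^2-1)/4}$ for fixed $d$ \cite{BC,Bol}. Put $p_d=\frac12e^{-(d^2-1)/4}$. The next lemma is the place where it is essential that $d$ stays fixed, so that $p_d$ is a positive constant.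

\begin{lemma}[transfer]\label{lem:transfer}
There is $n_0(d)$ such that for all $n\ge n_0(d)$ with $nd$ even, all nonempty $\Omega\subset[r]^{[n]}$ and all $t\ge0$,
\[
\big|\mathbb{E}M_\Omega(G_{n,d})-F(\Omega)\big|\le C\sqrt n,\qquad
\mathbb{P}\big(|M_\Omega(G_{n,d})-F(\Omega)|\ge t\big)\le\frac2{p_d}\,e^{-t^2/(dn)} .
\]
\end{lemma}

\begin{proof}
Take $n_0$ with $\mathbb{P}(\mathcal{S})\ge p_d$ for $n\ge n_0$, and let $X=M_\Omega(\mathbf{P}_n)$. For any $Y\ge0$ we have $\mathbb{E}[Y\mid\mathcal{S}]\le\mathbb{E}Y/p_d$. Apply this to $Y=|X-\mathbb{E}X|$ and to the indicator of $\{|X-\mathbb{E}X|\ge t\}$, and use Lemma~\ref{lem:conc} with $N'=dn$.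
\end{proof}

\section{A cross pair against an inner pair}\label{sec:step}

Let $V=V_1\sqcup V_2$ with $|V_i|=n_i\ge1$ and $n=n_1+n_2$. Put $W_i=V_i\times[d]$, $N_i=dn_i$, $N=dn$, and fix a nonempty $\Omega\subset[r]^V$, which in this section is arbitrary. The interpolation changes the number of pairs inside each part and across, so we index random pairings by these numbers. The \emph{type} of a pairing is $x=(a_1,a_2,b)$, where $a_i$ counts pairs inside $W_i$ and $b$ counts pairs between $W_1$ and $W_2$. The numbers of free half-edges are $\ell_i(x)=N_i-2a_i-b$, and the possible types form the set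
\[
D=\{x\in\mathbb{Z}_{\ge0}^3:\ \ell_1(x)\ge0,\ \ell_2(x)\ge0\}.
\]
For $x\in D$ let $\mathbf{P}_x$ be uniform among pairings of type $x$, and let
\[
\Psi(x)=\mathbb{E}M_\Omega(\mathbf{P}_x)\in[0,N/2].
\]
Let $e_1,e_2,e_3$ be the unit vectors of $\mathbb{Z}^3$.

\begin{lemma}\label{lem:types}
\begin{enumerate}
\item[(a)] Let $x,x+e_j\in D$. Add to $\mathbf{P}_x$ a uniformly random pair of free half-edges, taken inside $W_j$ if $j\in\{1,2\}$ and across if $j=3$. The result has the law of $\mathbf{P}_{x+e_j}$.
\item[(b)] For $x,x'\in D$ we have $\Psi(x)-\Psi(x')\le\|(x-x')_+\|_1\le\|x-x'\|_1$.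
\item[(c)] If $(A_1,A_2,B)$ is the type of $\mathbf{P}_V$, then $F(\Omega)=\mathbb{E}\Psi(A_1,A_2,B)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The number of pairs that can be added is $\binom{\ell_j(x)}2$ or $\ell_1(x)\ell_2(x)$, which depends only on $x$, so all choices of a pairing of type $x$ and an added pair are equally likely. A given pairing of type $x+e_j$ arises from exactly $x_j+1$ choices, where $x_j$ is the $j$th coordinate of $x$: one for each of its pairs of kind $j$ that can play the role of the added pair.

(b) Lowering a coordinate keeps a type in $D$. So the coordinatewise minimum $y$ of $x$ and $x'$ lies in $D$, and both $x$ and $x'$ are reached from $y$ by unit steps upward inside $D$. By (a) and Lemma~\ref{lem:add} each step raises $\Psi$ by an amount in $[0,1]$. Hence $\Psi(x)-\Psi(x')\le\Psi(x)-\Psi(y)\le\|x-y\|_1=\|(x-x')_+\|_1$.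

(c) We have $A_1+A_2+B=\lfloor N/2\rfloor$, and every pairing with $\lfloor N/2\rfloor$ pairs is maximal. So given its type, $\mathbf{P}_V$ is uniform among all pairings of that type.
\end{proof}

By Lemma~\ref{lem:add}, a new pair fails to raise $M_\Omega$ exactly when its endpoints agree in every optimal coloring. This is an equivalence relation, whatever $r$ and $\Omega$ are, so the failure probability is the probability that two samples fall in the same class. That is an inner product of two probability vectors, and \eqref{eq:square} becomes the inequality $\langle p,q\rangle\le\frac12(\|p\|_2^2+\|q\|_2^2)$.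

\begin{lemma}[one step]\label{lem:step}
Let $\ell\ge2$ and let $x\in D$ have $\ell_1(x),\ell_2(x)\ge\ell$. Then
\[
\Psi(x+e_3)\ \ge\ \tfrac12\big(\Psi(x+e_1)+\Psi(x+e_2)\big)-\frac1{\ell-1}.
\]
\end{lemma}

\begin{proof}
Condition on $\mathbf{P}_x=P$. Write $u\sim v$ if $\sigma(u)=\sigma(v)$ for every optimal $\sigma\in\Omega$; this is an equivalence relation on $V$, and adding a pair with endpoints $u,v$ raises $M_\Omega$ by $\mathbf{1}[u\not\sim v]$. Write $\ell_i=\ell_i(x)$. For a class $\kappa$ let $m_i(\kappa)$ be the number of free half-edges of $W_i$ at vertices of $\kappa$, let $p_i(\kappa)=m_i(\kappa)/\ell_i$, and let $s_i=\sum_\kappa p_i(\kappa)^2\in[0,1]$. A uniform cross pair has $u\sim v$ with probability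
\[
y_3=\sum_\kappa p_1(\kappa)p_2(\kappa)\le\tfrac12(s_1+s_2).
\]
A uniform pair inside $W_i$ has $u\sim v$ with probability
\[
y_i=\sum_\kappa\frac{m_i(\kappa)(m_i(\kappa)-1)}{\ell_i(\ell_i-1)}=\frac{\ell_is_i-1}{\ell_i-1}=s_i-\frac{1-s_i}{\ell_i-1}\ge s_i-\frac1{\ell-1}.
\]
Therefore $1-y_3\ge\frac12(1-y_1)+\frac12(1-y_2)-\frac1{\ell-1}$. By Lemma~\ref{lem:types}(a), $\mathbb{E}(1-y_j)=\Psi(x+e_j)-\Psi(x)$ for $j=1,2,3$, and the claim follows.
\end{proof}

\begin{remark}\label{rem:min}
The argument is tied to maximization. For the minimum of the cut over $\Omega$ with a unique optimal coloring, \eqref{eq:square} still says that a cross pair raises the value more than an inner pair. But enlarging $\Omega$ from a product set to the set of all bisections now lowers the value, so the two inequalities point in opposite directions and do not combine.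
\end{remark}

\section{Restricted superadditivity}\label{sec:super}

We keep the notation of Section~\ref{sec:step} and apply Lemma~\ref{lem:step} repeatedly. That lemma compares a cross pair only with the average of the two kinds of inner pair, so the side receiving each new inner pair is chosen by a fair coin. The sequence of types is then random, and $\Psi$ along it is a supermartingale up to a small error as long as both sides keep many free half-edges.

\begin{lemma}[removing all cross pairs]\label{lem:walk}
Let $h,b\ge1$ and $a_1,a_2\ge0$ be integers with $N_i-2a_i-b\ge2h$ for $i=1,2$. Then $x^*=(a_1+\lfloor b/2\rfloor,\,a_2+\lceil b/2\rceil,\,0)$ lies in $D$ and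
\[
\Psi(a_1,a_2,b)\ \ge\ \Psi(x^*)-\frac bh-\frac{\sqrt b+1}2-\frac{Nb}{2h^2}.
\]
\end{lemma}

\begin{proof}
First, $\ell_i(x^*)\ge N_i-2a_i-b-1\ge2h-1>0$, so $x^*\in D$. Let $(S_t)_{t\ge0}$ be simple random walk from $0$ with natural filtration $(\mathcal{F}_t)$, let $i_t$ and $j_t=t-i_t$ be the numbers of up-steps and down-steps, so that $S_t=i_t-j_t=2i_t-t$, and put
\[
\tau=\min\{t:|S_t|\ge h\},\qquad T=\min(\tau,b),\qquad Z_t=(a_1+i_t,\ a_2+j_t,\ b-t).
\]
For $t<T$ let $x_t=Z_t-e_3$, which has nonnegative coordinates. Since $|S_t|\le h-1$,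
\[
\ell_1(x_t)=(N_1-2a_1-b)+1-S_t\ge h+2,\qquad \ell_2(x_t)=(N_2-2a_2-b)+1+S_t\ge h+2 .
\]
Given $\mathcal{F}_t$, the type $Z_{t+1}$ equals $x_t+e_1$ or $x_t+e_2$ with probability $\frac12$ each, and $Z_t=x_t+e_3$; all three lie in $D$. Lemma~\ref{lem:step} gives $\Psi(Z_t)\ge\mathbb{E}[\Psi(Z_{t+1})\mid\mathcal{F}_t]-\frac1h$ on $\{t<T\}\in\mathcal{F}_t$. Hence
\[
\Psi(Z_0)-\mathbb{E}\Psi(Z_T)=\sum_{t=0}^{b-1}\mathbb{E}\big[\mathbf{1}_{\{t<T\}}(\Psi(Z_t)-\Psi(Z_{t+1}))\big]\ge-\frac bh .
\]
It remains to compare $Z_T$ with $x^*$. On $\{\tau>b\}$ we have $Z_T=(a_1+i_b,a_2+b-i_b,0)$, so $x^*-Z_T=(-w,w,0)$ with $w=i_b-\lfloor b/2\rfloor$. As $i_b=(b+S_b)/2$, Lemma~\ref{lem:types}(b) gives $\Psi(x^*)-\Psi(Z_T)\le|w|\le\frac12(|S_b|+1)$. On $\{\tau\le b\}$ we use only $\Psi(x^*)-\Psi(Z_T)\le N/2$. Now $\mathbb{E}|S_b|\le(\mathbb{E}S_b^2)^{1/2}=\sqrt b$, and Kolmogorov's maximal inequality gives $\mathbb{P}(\tau\le b)=\mathbb{P}(\max_{t\le b}|S_t|\ge h)\le\mathbb{E}S_b^2/h^2=b/h^2$.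
\end{proof}

To use the lemma we start near the typical type of $\mathbf{P}_V$, with about $h$ inner pairs removed on each side to create the reserve. Removing and later restoring them costs order $h$, while the last term in Lemma~\ref{lem:walk} is of order $n^2/h^2$. The two balance at $h=n^{2/3}$.

\begin{proposition}\label{prop:super}
There is $C=C(d)$ such that, whenever $\frac12\le n_1/n_2\le2$ and $\Omega_i\subset[r]^{V_i}$ are nonempty,
\[
F(\Omega_1\times\Omega_2)\ \ge\ F(\Omega_1)+F(\Omega_2)-Cn^{2/3}.
\]
\end{proposition}

\begin{proof}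
Since $F(\Omega_1)+F(\Omega_2)\le dn/2$, a large $C$ covers all $n$ below any fixed $n_0$, so let $n$ be large. Take $\Omega=\Omega_1\times\Omega_2$ and
\[
h=\lceil n^{2/3}\rceil,\qquad b=\Big\lfloor\frac{N_1N_2}N\Big\rfloor,\qquad a_i=\Big\lfloor\frac{N_i-b}2\Big\rfloor-h\quad(i=1,2).
\]
The ratio hypothesis says $N_i\ge N/3$. It gives $N_1N_2/N\ge N/9$, so $1\le b\le N/4$, and $N_i-b\ge N_i-N_1N_2/N=N_i^2/N\ge dn/9$, so $a_i\ge0$ for large $n$. This is its only use: if one part were so small that $N_i^2/N<h$, it would typically have too few inner pairs to release the reserve. By construction $N_i-2a_i-b\ge2h$.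

\emph{Step 1: from $\mathbf{P}_V$ to the type $(a_1,a_2,b)$.} Let $(A_1,A_2,B)$ be the type of $\mathbf{P}_V$. In the perfect matching of $N'$ elements from the proof of Lemma~\ref{lem:conc}, each of the $N_1N_2$ possible cross pairs is present with probability $1/(N'-1)$, and $N'-1\in\{N-1,N\}$. So
\[
\frac{N_1N_2}N\le\mathbb{E}B\le\frac{N_1N_2}{N}+\frac{N_1N_2}{N(N-1)}\le\frac{N_1N_2}N+1,
\]
and $|\mathbb{E}B-b|\le2$. The count $B$ is the cut of the single coloring that gives color $i$ to $V_i$, so Lemma~\ref{lem:conc} applies to it, and $\mathbb{E}|B-b|\le2\sqrt{N+1}+2$. By maximality $N_i-2A_i-B\in\{0,1\}$, and also $N_i-2(a_i+h)-b\in\{0,1\}$; subtracting, $|A_i-a_i|\le\frac12|B-b|+\frac12+h$. Lemma~\ref{lem:types}(c) and (b) give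
\[
F(\Omega)\ge\Psi(a_1,a_2,b)-\mathbb{E}\big[2|B-b|+1+2h\big]\ge\Psi(a_1,a_2,b)-Cn^{2/3}.
\]

\emph{Step 2: removing the cross pairs.} With $x^*$ as in Lemma~\ref{lem:walk}, and using $b\le dn/4$ and $h\ge n^{2/3}$,
\[
\Psi(a_1,a_2,b)\ge\Psi(x^*)-\tfrac d4n^{1/3}-\tfrac12\big(\sqrt{dn/4}+1\big)-\tfrac{d^2}8n^{2/3}.
\]

\emph{Step 3: restoring the reserve.} Let $x^{**}=(\lfloor N_1/2\rfloor,\lfloor N_2/2\rfloor,0)\in D$. From $\lfloor y+z\rfloor\le\lfloor y\rfloor+\lfloor z\rfloor+1$ we get
\[
\Big\lfloor\frac{N_i}2\Big\rfloor\le\Big\lfloor\frac{N_i-b}2\Big\rfloor+\Big\lfloor\frac b2\Big\rfloor+1=a_i+\Big\lfloor\frac b2\Big\rfloor+h+1,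
\]
so each of the first two coordinates of $x^{**}-x^*$ is at most $h+1$, and $\Psi(x^*)\ge\Psi(x^{**})-2h-2$ by Lemma~\ref{lem:types}(b). A pairing of type $x^{**}$ is a union of maximal pairings $P_1$ of $W_1$ and $P_2$ of $W_2$, and under the uniform law these are independent and uniform. For $\sigma=(\sigma_1,\sigma_2)$ the cut is $\operatorname{cut}_{P_1}(\sigma_1)+\operatorname{cut}_{P_2}(\sigma_2)$. Because $\Omega$ is a product, and this is the only place where that is used, the two terms are maximized separately and $\Psi(x^{**})=F(\Omega_1)+F(\Omega_2)$. Adding the three steps proves the proposition.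
\end{proof}

With $\Omega_i=[r]^{V_i}$ the proposition makes the unrestricted maximum cut nearly superadditive, which says nothing about class sizes. The freedom to choose $\Omega_1$ and $\Omega_2$ is what relates different class sizes to one another. A coloring with class sizes $k$ on $V_1$ and $k'$ on $V_2$ has class sizes $k+k'$ on $V$, so $\Omega_{n_1}(k)\times\Omega_{n_2}(k')\subset\Omega_n(k+k')$, and for $\frac12\le n_1/n_2\le2$, $k\in K_{n_1}$, $k'\in K_{n_2}$,
\begin{equation}\label{eq:super}
g_{n_1+n_2}(k+k')\ \ge\ g_{n_1}(k)+g_{n_2}(k')-C(n_1+n_2)^{2/3}.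
\end{equation}

\section{The limiting profile}\label{sec:profile}

Inequality \eqref{eq:super} is used twice: with the same densities on both parts it gives the existence of the limit, and with different densities its concavity. Repeated halving reaches only the multiples of a given size, so we also need to pass from $n$ to $n+1$.

\begin{lemma}[adding a vertex]\label{lem:vertex}
Let $\delta=(1,0,\dots,0)\in\mathbb{Z}^r$. For $k\in K_n$ we have $g_{n+1}(k+\delta)\ge g_n(k)-d$.
\end{lemma}

\begin{proof}
Use Section~\ref{sec:step} with $V_1=[n]$, $V_2=\{n+1\}$ and $\Omega$ the set of colorings that lie in $\Omega_n(k)$ on $[n]$ and give color $1$ to $n+1$. Then $\Omega\subset\Omega_{n+1}(k+\delta)$, and $\Psi(\lfloor dn/2\rfloor,0,0)=g_n(k)$. At most $d$ pairs of $\mathbf{P}_{n+1}$ meet the vertex $n+1$, so its type $(A_1,A_2,B)$ has $A_1\ge\lfloor d(n+1)/2\rfloor-d\ge\lfloor dn/2\rfloor-d$. By Lemma~\ref{lem:types}(b), $\Psi(A_1,A_2,B)\ge g_n(k)-(\lfloor dn/2\rfloor-A_1)_+\ge g_n(k)-d$, and Lemma~\ref{lem:types}(c) finishes the proof.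
\end{proof}

\begin{lemma}\label{lem:fekete}
Let $C_0>0$ and let $(u_n)_{n\ge1}$ satisfy $0\le u_n\le C_0n$, $u_{n+1}\ge u_n-C_0$, and
\[
u_{n_1+n_2}\ge u_{n_1}+u_{n_2}-C_0(n_1+n_2)^{2/3}\qquad\text{whenever }\tfrac12\le n_1/n_2\le2 .
\]
Then $u_n/n$ converges.
\end{lemma}

\begin{proof}
We absorb the error term into the sequence. The function $y^{2/3}+(1-y)^{2/3}-1$ is concave and symmetric about $\frac12$, so on $[\frac13,\frac23]$ it is at least $\theta=(\frac13)^{2/3}+(\frac23)^{2/3}-1$, and $\theta>0$ since $y^{2/3}>y$ on $(0,1)$. With $y=n_1/(n_1+n_2)$ this reads $n_1^{2/3}+n_2^{2/3}\ge(1+\theta)(n_1+n_2)^{2/3}$. Hence $w_n=u_n-\frac{C_0}\theta n^{2/3}$ satisfies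
\[
w_{n_1+n_2}\ge u_{n_1}+u_{n_2}-\tfrac{C_0}{\theta}(1+\theta)(n_1+n_2)^{2/3}\ge w_{n_1}+w_{n_2}
\]
in the same range of ratios. Induction on $q$, with the splitting $q=\lceil q/2\rceil+\lfloor q/2\rfloor$ of ratio at most $2$ for $q\ge2$, gives $w_{qm}\ge qw_m$. For fixed $m$ and $n=qm+s$ with $q\ge1$ and $0\le s<m$,
\[
u_n\ge u_{qm}-C_0m\ge w_{qm}-C_0m\ge qw_m-C_0m .
\]
Since $q/n\to1/m$, we get $\liminf_nu_n/n\ge w_m/m$ for every $m$, and so $\liminf_nu_n/n\ge\limsup_mw_m/m=\limsup_mu_m/m$.
\end{proof}

For $\alpha\in\Delta$ choose $k_n(\alpha)\in K_n$ with $|k_n(\alpha)_i-n\alpha_i|\le1$ for all $i$: round every $n\alpha_i$ down, and add $1$ to as many distinct coordinates as the total deficit, which is an integer less than $r$. Thus $\|k_n(\alpha)-n\alpha\|_1\le r$. Write $\bar\alpha=(\frac1r,\dots,\frac1r)$.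

\begin{proposition}\label{prop:profile}
The limit $f(\alpha)=\lim_{n\to\infty}\frac1ng_n(k_n(\alpha))$ exists for all $\alpha\in\Delta$. The function $f:\Delta\to[0,\frac d2]$ is invariant under permutations of the coordinates, satisfies $|f(\alpha)-f(\beta)|\le\frac d2\|\alpha-\beta\|_1$, is concave, and attains its maximum at $\bar\alpha$. Moreover
\begin{equation}\label{eq:uniform}
\max_{k\in K_n}\big|\tfrac1ng_n(k)-f(k/n)\big|\to0 .
\end{equation}
\end{proposition}

\begin{proof}
\emph{Existence.} Let $u_n=g_n(k_n(\alpha))\in[0,dn/2]$. We have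
\[
\|k_{n_1}(\alpha)+k_{n_2}(\alpha)-k_{n_1+n_2}(\alpha)\|_1\le3r,\qquad \|k_{n+1}(\alpha)-k_n(\alpha)-\delta\|_1\le2r+\|\alpha-\delta\|_1\le2r+2 .
\]
By Lemma~\ref{lem:recolor} these roundings cost at most $C$, so \eqref{eq:super} and Lemma~\ref{lem:vertex} give the hypotheses of Lemma~\ref{lem:fekete}.

\emph{Lipschitz bound and symmetry.} Lemma~\ref{lem:recolor} gives $|g_n(k_n(\alpha))-g_n(k_n(\beta))|\le\frac d2(n\|\alpha-\beta\|_1+2r)$. For a permutation $\pi$ of the coordinates, renaming colors gives $g_n(\pi k)=g_n(k)$, and $\|\pi k_n(\alpha)-k_n(\pi\alpha)\|_1\le2r$, so $|g_n(k_n(\alpha))-g_n(k_n(\pi\alpha))|\le dr$. Divide by $n$ and let $n\to\infty$.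

\emph{Concavity.} Take $n_1=n_2=n$, $k=k_n(\alpha)$, $k'=k_n(\beta)$ in \eqref{eq:super}, and let $\gamma=\frac{\alpha+\beta}2$. Since $\|k+k'-k_{2n}(\gamma)\|_1\le3r$,
\[
g_{2n}(k_{2n}(\gamma))\ge g_n(k_n(\alpha))+g_n(k_n(\beta))-Cn^{2/3}.
\]
Dividing by $2n$ gives $f(\frac{\alpha+\beta}2)\ge\frac12(f(\alpha)+f(\beta))$. Iterating yields $f(\lambda\alpha+(1-\lambda)\beta)\ge\lambda f(\alpha)+(1-\lambda)f(\beta)$ for dyadic rational $\lambda\in[0,1]$, and continuity extends this to all $\lambda$.

\emph{The maximum.} The average of $\pi\alpha$ over all $r!$ permutations is $\bar\alpha$, so $f(\bar\alpha)\ge\frac1{r!}\sum_\pi f(\pi\alpha)=f(\alpha)$.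

\emph{Uniformity.} Let $\varepsilon>0$ and let $\mathcal{N}\subset\Delta$ be a finite set such that every point of $\Delta$ is within $\ell^1$-distance $\varepsilon$ of $\mathcal{N}$. For $k\in K_n$ take $\alpha\in\mathcal{N}$ with $\|k/n-\alpha\|_1\le\varepsilon$. Then $\|k-k_n(\alpha)\|_1\le\varepsilon n+r$, and
\[
\big|\tfrac1ng_n(k)-f(k/n)\big|\le\tfrac d2\big(\varepsilon+\tfrac rn\big)+\max_{\beta\in\mathcal{N}}\big|\tfrac1ng_n(k_n(\beta))-f(\beta)\big|+\tfrac d2\varepsilon .
\]
The middle term tends to $0$, and $\varepsilon$ is arbitrary.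
\end{proof}

The unrestricted maximum may choose its class sizes after seeing the pairing. This gains little, because there are only polynomially many class-size vectors and each restricted maximum has Gaussian tails at scale $\sqrt n$.

\begin{corollary}\label{cor:free}
$\frac1nF([r]^{[n]})\to f(\bar\alpha)$.
\end{corollary}

\begin{proof}
Let $Y=\max_{k\in K_n}|M_{\Omega_n(k)}(\mathbf{P}_n)-g_n(k)|$. Since $|K_n|\le(n+1)^r$, Lemma~\ref{lem:conc} gives $\mathbb{P}(Y\ge t)\le2(n+1)^re^{-t^2/N'}$. With $t_0=\sqrt{rN'\log(n+1)}$ and $(t_0+s)^2\ge t_0^2+s^2$ we get $\mathbb{P}(Y\ge t_0+s)\le2e^{-s^2/N'}$ for $s\ge0$, so $\mathbb{E}Y\le t_0+\sqrt{\pi N'}=o(n)$. As $M_{[r]^{[n]}}=\max_kM_{\Omega_n(k)}$, we have $|F([r]^{[n]})-\max_kg_n(k)|\le\mathbb{E}Y$. By \eqref{eq:uniform}, $\frac1n\max_kg_n(k)=\max_kf(k/n)+o(1)$, and $f(\bar\alpha)\ge\max_kf(k/n)\ge f(k_n(\bar\alpha)/n)\to f(\bar\alpha)$.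
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:strong}(a)]
Let $f$ be the function of Proposition~\ref{prop:profile}. By Lemma~\ref{lem:transfer}, $\mathbb{E}M_\Omega(G_{n,d})$ and $F(\Omega)$ differ by at most $C\sqrt n$, uniformly in $\Omega$. So the first claim follows from \eqref{eq:uniform} and the second from Corollary~\ref{cor:free}. The class-size vectors of balanced colorings are permutations of one vector $k\in K_n$, and renaming colors preserves the cut, so the maximum over balanced colorings is $M_{\Omega_n(k)}$. Since $\|k/n-\bar\alpha\|_1\le r/n$, its expectation divided by $n$ is $f(k/n)+o(1)\to f(\bar\alpha)$.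
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Take $r=2$ and $n$ even. Then $\operatorname{MaxCut}=M_{[2]^{[n]}}$ and $\operatorname{MaxBis}=M_{\Omega_n(n/2,n/2)}$. By Theorem~\ref{thm:strong}(a) both expectations, divided by $n$, converge to $f_{d,2}(\frac12,\frac12)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}(b)]
Let $r=2$, $\mu=F([2]^{[n]})$ and $\mu'=g_n(n/2,n/2)$. By Corollary~\ref{cor:free} and \eqref{eq:uniform}, $\mu-\mu'\le\varepsilon n/3$ for large even $n$. If $\operatorname{MaxCut}-\operatorname{MaxBis}\ge\varepsilon n$, then $(\operatorname{MaxCut}-\mu)+(\mu'-\operatorname{MaxBis})\ge2\varepsilon n/3$, so one of the two brackets is at least $\varepsilon n/3$. By Lemma~\ref{lem:transfer} this has probability at most $\frac4{p_d}e^{-\varepsilon^2n/(9d)}$, which is at most $e^{-cn}$ for $c=\varepsilon^2/(10d)$ and $n$ large.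
\end{proof}

The link with independent sets is the identity
\begin{equation}\label{eq:degree}
\operatorname{cut}_G(S)=d|S|-2e_G(S)
\end{equation}
for a simple $d$-regular graph $G$, where $e_G(S)$ is the number of edges inside $S$; it comes from summing degrees over $S$. A set is independent exactly when its cut attains the bound $d|S|$, and nearly independent when its cut nearly does.

\begin{proof}[Proof of Theorem~\ref{thm:strong}(c)]
Concavity and symmetry of $\varphi$ are contained in part (a). If $0\le t<t'\le\frac12$, then $t'$ is a convex combination of $t$ and $1-t$, so $\varphi(t')\ge\min(\varphi(t),\varphi(1-t))=\varphi(t)$.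

Write $X_n(j)=\max_{|S|=j}\operatorname{cut}_{G_{n,d}}(S)$. If $j_n/n\to t$, then \eqref{eq:uniform}, the continuity of $\varphi$ and the tail bound in Lemma~\ref{lem:transfer} give
\begin{equation}\label{eq:prob}
X_n(j_n)/n\to\varphi(t)\quad\text{in probability.}
\end{equation}
As $0\le X_n(j)\le dj$, this yields $0\le\varphi(t)\le dt$, and in particular $\varphi(0)=0$. The set $E=\{t\in[0,1]:\varphi(t)=dt\}$ is closed and contains $0$. If $t_0\in E$ and $0\le t\le t_0$ with $t_0>0$, concavity gives $\varphi(t)\ge\frac t{t_0}\varphi(t_0)+(1-\frac{t}{t_0})\varphi(0)=dt$, so $t\in E$. Hence $E=[0,i_d]$ with $i_d=\max E$.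

\emph{Upper bound on $I$.} Let $\varepsilon>0$; we show $\mathbb{P}(I(G_{n,d})\ge(i_d+\varepsilon)n)\to0$. If $t=i_d+\varepsilon>1$ the event is empty, so let $t\le1$ and $j_n=\lfloor tn\rfloor$. On the event there is an independent set of size exactly $j_n$, since subsets of independent sets are independent, and \eqref{eq:degree} gives $X_n(j_n)=dj_n$. But $dj_n/n\to dt>\varphi(t)$ because $t\notin E$, so by \eqref{eq:prob} the probability tends to $0$.

\emph{Lower bound on $I$.} Let $\varepsilon>0$ and $j_n=\lfloor i_dn\rfloor$. Since $\varphi(i_d)=di_d$, \eqref{eq:prob} shows that with probability $1-o(1)$ there is $S$ with $|S|=j_n$ and $\operatorname{cut}(S)\ge dj_n-\varepsilon n$. By \eqref{eq:degree}, $S$ spans at most $\varepsilon n/2$ edges, and deleting one endpoint of each leaves an independent set of size at least $j_n-\varepsilon n/2$.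

Thus $I(G_{n,d})/n\to i_d$ in probability, and in expectation because $I(G_{n,d})/n\in[0,1]$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{BGT} Bayati, Gamarnik and Tetali.

\bibitem{BC} Bender and Canfield, 1978.

\bibitem{post} \emph{Bisections of large random sparse regular graphs (problems 32 and 33)}, \texttt{https://randomstrasse101.math.ethz.ch/posts/GraphBisections}.

\bibitem{Bol} Bollob\'as, 1980.

\bibitem{DMS} Dembo, Montanari and Sen, 2017.

\end{thebibliography}
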